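# Small independent sets in $H$-free triple systems: the iterated blowup decides

## 1. Two triples on four points, and then three

A 3-graph is a finite 3-uniform hypergraph. A set of vertices is independent if it contains no edge, and $\alpha(G)$ is the largest size of an independent set of $G$. Throughout, "$G$ contains $H$" means that $G$ has a subhypergraph isomorphic to $H$, not necessarily an induced one, and $G$ is $H$-free if it does not contain $H$.

Let $G$ be a 3-graph on $n$ vertices in which no two edges share two vertices. In other words, $G$ is $H$-free for $H=\{123,124\}$. How small can $\alpha(G)$ be? Take an independent set $I$ that is maximal under inclusion. Every vertex $v\notin I$ is blocked, so there are $x,y\in I$ such that $vxy$ is an edge. Charge $v$ to the pair $xy$. A pair is charged at most once, since two vertices charged to the same pair would give two edges sharing that pair. Hence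
$$n\le |I|+\binom{|I|}{2}=\binom{|I|+1}{2},$$
and so $\alpha(G)\ge\sqrt{2n}-1$. The independence number is at least a fixed power of $n$.

Now add one triple and forbid $K_4^-=\{123,124,134\}$, that is, three triples on four points. The charging argument starts in the same way, but a pair may now be charged many times. Consider the 3-graph on $n$ vertices whose edges are all triples containing a fixed pair $\{x,y\}$. Four points including both $x$ and $y$ span exactly two edges and any other four points span none, so this 3-graph is $K_4^-$-free. Yet $\{x,y\}$ is a maximal independent set, of size two. (There is also an independent set of size $n-1$, namely everything but $x$, but the argument does not see it.) Bounding the size of a maximal independent set is therefore hopeless for $K_4^-$.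

Is there nevertheless a polynomial bound? For a 3-graph $H$ with at least one edge put
$$f_H(n)=\min\{\alpha(G): G\text{ is an }H\text{-free 3-graph on }n\text{ vertices}\},$$
and say that $f_H$ is $\mathrm{poly}(n)$ if there is $c=c(H)>0$ with $f_H(n)\ge n^c$ for all sufficiently large $n$. We just saw that $f_H$ is $\mathrm{poly}(n)$ for $H=\{123,124\}$. It will turn out that $f_H$ is not $\mathrm{poly}(n)$ for $H=K_4^-$. These notes determine for which $H$ it is.

Determining the smallest independence number of an $H$-free hypergraph is a fundamental question in Ramsey theory. For graphs it was solved for $H=K_3$ by Kim, and for $H=K_4$ up to a logarithmic factor by Mattheus and Verstraete. For 3-graphs, the source "Three fifteen-minute talks by local speakers." (https://math.gatech.edu/seminars-and-colloquia-by-series?page=1&series_tid=35) states a conjecture that singles out one structural property of $H$, described next.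

## 2. Iterated blowups of an edge, and the two theorems

**Definition (iterated blowup).** Any 3-graph with at most one vertex is an iterated blowup of the single edge. Given a vertex set $V$ with $|V|\ge2$, partition $V=V_1\cup V_2\cup V_3$ into parts each smaller than $V$ (parts may be empty), take as edges all triples with one vertex in each part (the *transversal* triples), and place inside each $V_i$ an iterated blowup on $V_i$. A 3-graph $H$ is *contained* if it is isomorphic to a subhypergraph of some iterated blowup.

Containment clearly passes to subhypergraphs. Call a partition of $V(H)$ into three parts, each smaller than $V(H)$, *good* if every edge of $H$ is either transversal or inside a part. The following lemma lets us work on the vertex set of $H$ itself.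

**Lemma 1 (traces).** If $B$ is an iterated blowup on $V$ and $S\subseteq V$, then the induced 3-graph $B[S]$ is an iterated blowup on $S$. Hence a contained $H$ is a subhypergraph of an iterated blowup on $V(H)$. In particular, if $H$ is contained and $|V(H)|\ge2$, then $V(H)$ has a good partition.

*Proof.* Use induction on $|V|$. If $|S|\le1$ there is nothing to show, so let $|S|\ge2$ and let $V_1,V_2,V_3$ be the top partition of $B$. If $S\subseteq V_i$ for some $i$, then $B[S]=(B[V_i])[S]$, and induction applies to the iterated blowup $B[V_i]$ on the smaller set $V_i$. Otherwise all the sets $S\cap V_i$ are smaller than $S$. The edges of $B[S]$ are the transversal triples of this partition of $S$, together with the edges of the 3-graphs $(B[V_i])[S\cap V_i]$, which are iterated blowups by induction. The other two statements follow. $\square$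

Here are some examples. The 3-graph $\{123,124\}$ is contained: use the parts $\{1\},\{2\},\{3,4\}$. The 3-graph $K_4^-$ is not contained, because it has no good partition. Indeed, let four vertices be split into parts of size at most three. With sizes $3,1,0$ the lone vertex lies in at least two edges, and these edges are neither transversal nor inside a part. With sizes $2,2,0$ no triple is transversal or inside a part. With sizes $2,1,1$ exactly two triples are transversal and none is inside a part, but there are three edges.

Another pair of examples: the tight cycle with edges $\{i,i+1,i+2\}$, $i\in\mathbb Z_6$, is contained, with parts $\{0,3\},\{1,4\},\{2,5\}$. The same cycle over $\mathbb Z_5$ is not. In a good partition, if $i,i+1$ lay in one part, then the edge $\{i,i+1,i+2\}$ would be inside that part, and going around, everything would lie in one part. So consecutive points lie in different parts, hence every edge is transversal and $i,i+3$ always lie in the same part. Since steps of $3$ reach all of $\mathbb Z_5$, we again have everything in one part.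

The largest iterated blowups are the balanced ones. Let $T_0$ be a single vertex, and let $T_d$ be three disjoint copies of $T_{d-1}$ together with all transversal triples, so $|V(T_d)|=3^d$. Every iterated blowup on $V$ embeds in $T_{|V|}$, by induction on $|V|$: this is clear for $|V|\le 1$, and otherwise each of the three smaller parts embeds in a copy of $T_{|V|-1}$ (note that $T_{d}$ embeds in $T_{d+1}$). So **contained** means exactly: contained in some $T_d$.

**Lemma 2.** Let $\gamma=\log_32$. If $G$ has $n\ge1$ vertices and is contained, then $\alpha(G)\ge n^\gamma$. The exponent is sharp, since $\alpha(T_d)=2^d=|V(T_d)|^\gamma$.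

*Proof.* Use induction on $n$; the case $n=1$ is trivial. For $n\ge2$ take a good partition as in Lemma 1, with part sizes $a\ge b\ge c$. Since $a<n$ we have $b\ge1$. The union of an independent set in the largest part and one in the second largest is independent, because every edge either meets all three parts or lies inside one. By induction
$$\alpha(G)\ge a^\gamma+b^\gamma\ge(a+2b)^\gamma\ge(a+b+c)^\gamma=n^\gamma .$$
For the middle inequality scale so that $b=1$ and $a\ge1$ is real, and let $\phi(a)=a^\gamma+1-(a+2)^\gamma$. Then $\phi(1)=2-3^\gamma=0$ and $\phi'(a)=\gamma\bigl(a^{\gamma-1}-(a+2)^{\gamma-1}\bigr)>0$ because $\gamma<1$.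

For sharpness, an independent set of $T_d$ misses one of the three copies of $T_{d-1}$ and meets the others in independent sets; conversely, the union of independent sets in two copies is independent. So $\alpha(T_d)=2\alpha(T_{d-1})$, with $\alpha(T_0)=1$. $\square$

The conjecture says that $f_H$ is $\mathrm{poly}(n)$ if and only if $H$ is contained. It is true.

**Theorem 1.** Let $H$ be a 3-graph with at least one edge.

1. If $H$ is contained in the iterated blowup of an edge, then there is $c>0$ with $f_H(n)\ge n^c$ for all large $n$.
2. If $H$ is not contained in the iterated blowup of an edge, then for every $c>0$ there are infinitely many $n$ with $f_H(n)<n^c$. So $f_H(n)$ is not $\mathrm{poly}(n)$.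

For $h\ge1$ let $\mathcal L_h$ be the class of 3-graphs all of whose subhypergraphs with at most $h$ edges are contained. If $H$ is not contained and has at most $h$ edges, then every $G\in\mathcal L_h$ is $H$-free, since a copy of $H$ in $G$ would be a subhypergraph with at most $h$ edges that is not contained.

**Theorem 2.** For every $h\ge1$ there is $C_h$ such that for all large $n$ some $n$-vertex $G\in\mathcal L_h$ has
$$\alpha(G)\le n^{C_h(\log\log\log n)^{-1/(h^2+3)}}.$$
This one $G$ is $H$-free simultaneously for all non-contained $H$ with at most $h$ edges. In particular, for non-contained $H$ we have $f_H(n)=n^{o(1)}$ along all $n$. The bound on the number of edges cannot be dropped: if $G$ itself is contained in an iterated blowup, then $\alpha(G)\ge|V(G)|^{\log_32}$, and this is sharp.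

The last sentence is Lemma 2. It also warns us what to build: a 3-graph that looks contained on every $h$ edges but is globally far from contained.

## 3. Finding $T_d$ when every large set contains an edge

This section proves part 1 of Theorem 1. The charging argument of Section 1 is replaced by counting: if every $m$-set contains a structure, then large sets contain very many copies of it, and pigeonhole makes many pairs or vertices agree on the same copy.

**Lemma 3.** For each $d\ge0$ there is $D_d\ge1$ such that for every integer $a\ge2$, every 3-graph $G$ with $n\ge a^{D_d}$ vertices and $\alpha(G)<a$ contains $T_d$.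

*Proof.* Use induction on $d$. For $d=0$ take $D_0=1$. Let $d\ge1$ and put
$$t=3^{d-1},\qquad m=\lceil a^{D_{d-1}}\rceil,\qquad D_d=36t^2D_{d-1}.$$
Since $a^{D_{d-1}}\ge2$ and $\lceil x\rceil\le x+1\le x^2$ for $x\ge2$, we have $m\le a^{2D_{d-1}}$, so $n\ge a^{D_d}\ge m^{18t^2}$.

**Step 1: supersaturation.** The purpose is to turn one copy in each $m$-set into many copies. Every $m$-set of vertices contains an edge, as $m\ge a>\alpha(G)$. By induction, applied to the 3-graph induced on it, it contains a copy of $T_{d-1}$. In particular $m\ge3$ and $m\ge t$. Call a $t$-set *rich* if the 3-graph induced on it contains $T_{d-1}$. Let $|W|\ge m$. Each of the $\binom{|W|}{m}$ $m$-subsets of $W$ contains a rich $t$-set, and each $t$-set lies in $\binom{|W|-t}{m-t}$ of them. So the number of rich $t$-sets in $W$ is at least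
$$\frac{\binom{|W|}{m}}{\binom{|W|-t}{m-t}}=\frac{\binom{|W|}{t}}{\binom mt}\ge\Bigl(\frac{|W|}{m}\Bigr)^t, \tag{1}$$
where the last inequality uses $\frac{|W|-i}{m-i}\ge\frac{|W|}m$ for $0\le i<t$. In the same way $e(G)\ge\binom n3/\binom m3\ge(n/m)^3$.

**Step 2: the third part $C$.** The purpose is to find one rich set $C$ that completes a great many pairs $xy$ to edges. For distinct $x,y$ let $N(x,y)$ be the set of $z$ with $xyz\in E(G)$, and $d(x,y)=|N(x,y)|$. Over ordered pairs, $\sum d(x,y)=6e(G)\ge6n^3/m^3$. Pairs with $d(x,y)<n/m^3$ contribute at most $n^2\cdot n/m^3$. The remaining pairs contribute at least $5n^3/m^3$, and each contributes at most $n$. So at least $5n^2/m^3$ ordered pairs satisfy $d(x,y)\ge n/m^3\ge m$. By (1) each such $N(x,y)$ contains at least $(n/m^4)^t$ rich $t$-sets. There are at most $n^t$ $t$-sets in all, so some rich $t$-set $C$ satisfies $C\subseteq N(x,y)$ for at least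
$$\frac{5n^2}{m^3}\cdot\frac{(n/m^4)^t}{n^t}=5n^2m^{-3-4t}\ge\frac{n^2}{M},\qquad M=m^{7t},$$
ordered pairs. Let $\Gamma$ be the graph whose edges are the pairs $xy$ with $C\subseteq N(x,y)$. No edge of $\Gamma$ touches $C$, since $x,y\notin N(x,y)$.

**Step 3: the second part $B$ and the first part $A$.** The purpose is to find rich sets $A,B$ with all pairs between them in $\Gamma$. The degrees in $\Gamma$ sum to at least $n^2/M$. Vertices of degree less than $n/(2M)$ contribute at most $n^2/(2M)$, so at least $n/(2M)$ vertices $x$ have $\deg_\Gamma(x)\ge n/(2M)$. Since $2\le m$, we have $2Mm\le m^{7t+2}\le n$, so this degree is at least $m$. By (1), each such $N_\Gamma(x)$ contains at least $(n/(2Mm))^t$ rich $t$-sets. By pigeonhole some rich $t$-set $B$ lies in $N_\Gamma(x)$ for at least $\frac{n}{2M}(2Mm)^{-t}$ vertices $x$. This number is at least $m$, because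
$$(2Mm)^{t+1}\le m^{(7t+2)(t+1)}=m^{7t^2+9t+2}\le m^{18t^2}\le n .$$
So these vertices contain a rich $t$-set $A$.

**Step 4: assembling $T_d$.** We check that $A,B,C$ form a $T_d$. If $x\in A$ then $B\subseteq N_\Gamma(x)$, so $x\notin B$; and $A,B$ avoid $C$ because they consist of endpoints of edges of $\Gamma$. So $A,B,C$ are disjoint. For $x\in A$, $y\in B$ the pair $xy$ is in $\Gamma$, so $C\subseteq N(x,y)$ and every triple $xyz$ with $z\in C$ is an edge. Each of $A,B,C$ contains a $T_{d-1}$. $\square$

*Proof of Theorem 1, part 1.* Let $H$ be contained, say $H\subseteq T_d$, and let $G$ be $H$-free on $n$ vertices, so $G$ is $T_d$-free. Put $a=\lfloor n^{1/D_d}\rfloor$, which is at least $2$ for large $n$. As $n\ge a^{D_d}$, Lemma 3 forces $\alpha(G)\ge a\ge n^{1/(2D_d)}$ for large $n$. $\square$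

## 4. Lines in $\mathbb F_3^X$: locally right, globally too few

Now for the other direction. We need 3-graphs in which every $h$ edges have good partitions all the way down. A coordinate with three values is a natural source of partitions.

Let $X$ be a finite set with $|X|=K$, and $\Omega=\mathbb F_3^X$.

**Definition.** A triple $\{u,v,w\}$ of distinct elements of $\Omega$ is *constant* at $x\in X$ if $u_x=v_x=w_x$, and *rainbow* at $x$ if $u_x,v_x,w_x$ are distinct.

For example, in $\mathbb F_3^2$ the triple $\{(0,0),(0,1),(0,2)\}$ is constant at the first coordinate and rainbow at the second, while $\{(0,0),(0,1),(1,2)\}$ is neither at the first.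

Consider first the 3-graph on $\Omega$ whose edges are the triples that are constant or rainbow at *every* coordinate. Three elements of $\mathbb F_3$ sum to $0$ exactly when they are all equal or all distinct, so these are the triples of distinct points with $u+v+w=0$. Writing $v=u+d$, the third point is $w=-2u-d=u+2d$. So they are the lines $\{z,z+d,z+2d\}$, $d\ne0$.

This 3-graph is contained as a whole. Given a set $S$ of points spanning an edge $e$, choose a coordinate $x$ where $e$ is rainbow and split $S$ by the value $u_x$. The three parts are nonempty and every edge is transversal or inside a part, and one recurses. But by Lemma 2 such a 3-graph has independence number at least $(3^K)^{\log_32}=2^K$. Here the set $\{0,1\}^X$ shows this directly, since a line takes all three values somewhere.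

So lines alone fail, for want of edges. They do come with a strong upper bound, which is the only external result that we use.

**Theorem (Ellenberg and Gijswijt, Ann. of Math. 185 (2017)).** A set $A\subseteq\mathbb F_3^k$ containing no three distinct elements with $x+y+z=0$ has $|A|=o(2.756^k)$.

We fix an absolute constant $C_0\ge1$ such that $|A|\le C_0\,2.756^k$ for all such $A$ and all $k\ge0$.

## 5. Edge types, and who is responsible for a rainbow coordinate

To get more edges, let each edge respect only a small fraction of the coordinates. Fix $h\ge1$ and $r\ge3$, and let $\mathcal T$ be a finite set of *types*, with $q=|\mathcal T|\ge2$. Take as coordinate set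
$$X=\{\text{all functions }x:\mathcal T\to\{1,\dots,r\}\},\qquad K=|X|=r^{q},$$
$$X_t=\{x\in X:x(t)=1\},\qquad X_A=\bigcap_{t\in A}X_t\quad(A\subseteq\mathcal T).$$
So $|X_t|=K/r$, and $|X_A|=r^{-|A|}K$ is nonempty. An edge of type $t$ will be asked to be constant or rainbow only on $X_t$.

What does a collection of edges need in order to have a good partition? Let $A$ be the set of types of its edges, $|A|\le h$. At a coordinate $x\in X_A$ *all* the edges are constant or rainbow. If at least one of them is rainbow at $x$, then splitting by the value at $x$ is a good partition. So for each $A$ there should be some $t\in A$ that is *responsible*: edges of type $t$ must be rainbow somewhere in $X_A$.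

How should responsibility be assigned? Encode it by a binary relation $\prec$ on $\mathcal T$ and read $t\prec t'$ as "$t$ defers to $t'$". Put
$$\mathcal A_t=\{A\subseteq\mathcal T:\ t\in A,\ |A|\le h,\ \text{no }t'\in A\text{ satisfies }t\prec t'\},$$
the sets in which $t$ defers to nobody and is therefore responsible.

**Definition (edges of type $t$, the 3-graph $G^*$).** A triple of distinct elements of $\Omega=\mathbb F_3^X$ is an edge of type $t$ if

* (E1) it is constant or rainbow at every $x\in X_t$;
* (E2) for every $A\in\mathcal A_t$ it is rainbow at some $x\in X_A$.

$G^*$ is the 3-graph on $\Omega$ whose edges are the edges of all types $t\in\mathcal T$.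

A toy case: $\mathcal T=\{s,t\}$, $r=3$, $h=2$, with $s\prec t$ the only relation. There are $K=9$ coordinates, written as pairs $(x(s),x(t))$; each of $X_s,X_t$ has three, and $X_{\{s,t\}}$ is the single coordinate $(1,1)$. Here $\mathcal A_s=\{\{s\}\}$ and $\mathcal A_t=\{\{t\},\{s,t\}\}$. So a type-$t$ edge must be rainbow at $(1,1)$, while a type-$s$ edge need only be constant or rainbow there. The coordinate $(1,1)$ splits any pair consisting of one edge of each type.

Which relation should we take? The first ideas are the empty relation (everyone is always responsible) and a linear order (the last element of $A$ is responsible). In both, every nonempty $A$ has a responsible element. But both fail for $h\ge2$, for the following reason.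

**Lemma 4 (an obstruction).** Let $h\ge2$, let $\prec$ have no loops $t\prec t$, and suppose some $t^*\in\mathcal T$ satisfies $t\not\prec t^*$ for all $t$. Then for every $V\subseteq\Omega$ we have $\alpha(G^*[V])\ge|V|\,3^{-K/r}$.

*Proof.* Let $\Omega_0=\{z\in\Omega:z_x=0\text{ for all }x\in X_{t^*}\}$. For any type $t$ the set $A=\{t,t^*\}$ lies in $\mathcal A_t$, since $t\not\prec t$ and $t\not\prec t^*$. As $X_A\subseteq X_{t^*}$, a triple in $\Omega_0$ is constant on $X_A$ and violates (E2). So $\Omega_0$ is independent. Constant and rainbow are unchanged by translation, so all $3^{K/r}$ translates of $\Omega_0$ are independent. They partition $\Omega$, and one of them contains at least $|V|3^{-K/r}$ points of $V$. $\square$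

For instance, if $|V|\ge3^{\delta K}$ with $\delta>0$ fixed, this gives $\alpha(G^*[V])\ge|V|^{1-1/(\delta r)}$, which is the opposite of what we want. An acyclic relation on a finite set always has an element with no predecessor. So the relation must have closed walks. On the other hand, the existence of a responsible element in $A$ can only fail if every element of $A$ defers to another one in $A$, and then there is a closed walk of length at most $|A|\le h$. The way out is a relation with *only long* closed walks, in which every element, and even every moderately large set of elements, has a common predecessor.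

## 6. A digraph with no short closed walks and common predecessors

Put $k=2r^h$ and $L=hk=2hr^h$.

Two small models: for single elements ($L=1$) in place of sets, a directed cycle of length $h+1$ will do. For $h=2$ and $L=2$, take $\mathbb Z_7$ with $t\prec t+1,\ t+2,\ t+4$. There are no loops, and no closed walks of length two because $\{1,2,4\}$ and $-\{1,2,4\}=\{6,5,3\}$ are disjoint. The six differences of distinct elements of $\{1,2,4\}$ are $1-2=6$, $1-4=4$, $2-1=1$, $2-4=5$, $4-1=3$, $4-2=2$, so they are all the nonzero residues. Hence for $a\ne b$ we can write $a-b=\delta-\delta'$ with $\delta,\delta'\in\{1,2,4\}$, and $t=a-\delta=b-\delta'$ is a common predecessor of $a$ and $b$. (For $h=3$ this model fails: $0\prec1\prec3\prec0$.) In general we use the following lemma.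

**Lemma 5.** There is a finite set $\mathcal T$, $|\mathcal T|\ge2$, with a binary relation $\prec$ such that

* (a) there is no closed walk $t_0\prec t_1\prec\dots\prec t_p=t_0$ with $1\le p\le h$;
* (b) for every $B\subseteq\mathcal T$ with $|B|\le L$ there is $t\in\mathcal T$ with $t\prec b$ for all $b\in B$.

*Proof.* **Step 1: the construction.** The purpose is to let each element carry in memory the records of up to $L$ successors. Let $I_{\le j}$ be the set of words of length at most $j$ over the alphabet $\{1,\dots,L\}$, including the empty word $\emptyset$. Let $N_0=|I_{\le h}|$ and fix a set of $N_0$ labels. Let $\mathcal T$ be the set of all maps $\tau$ from $I_{\le h}$ to the labels such that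
$$\tau(\omega)\ne\tau(\omega\omega')\quad\text{whenever }\omega'\ne\emptyset\text{ and }\omega\omega'\in I_{\le h}. \tag{2}$$
So along each branch of the tree of words the labels are distinct. All bijections qualify, so $|\mathcal T|\ge N_0!\ge2$. Put $\tau\prec\sigma$ if for some letter $i$
$$\tau(i\omega)=\sigma(\omega)\quad\text{for all }\omega\in I_{\le h-1}. \tag{3}$$
In words, below the letter $i$ the labelled tree $\tau$ carries a copy of $\sigma$, cut off at depth $h-1$.

**Step 2: common predecessors.** This proves (b). If $B=\emptyset$ any $t$ works. Otherwise list $B$ as $\sigma_1,\dots,\sigma_L$, with repetitions. Put $\tau(i\omega)=\sigma_i(\omega)$ for each letter $i$ and $|\omega|\le h-1$, which defines $\tau$ on all nonempty words in $I_{\le h}$; and let $\tau(\emptyset)$ be a label not used on the other $N_0-1$ words. To check (2): for $\omega=\emptyset$ it holds by the choice of $\tau(\emptyset)$, and for $\omega=i\omega_0$ it says $\sigma_i(\omega_0)\ne\sigma_i(\omega_0\omega')$, which holds since $\sigma_i\in\mathcal T$. So $\tau\in\mathcal T$, and $\tau\prec\sigma_i$ for all $i$.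

**Step 3: no short closed walks.** This proves (a). Suppose $\tau_0\prec\tau_1\prec\dots\prec\tau_p=\tau_0$ with $1\le p\le h$, and let $i_j$ be the letter that witnesses $\tau_j\prec\tau_{j+1}$ in (3). Then, stripping one letter at a time,
$$\tau_0(i_0i_1\cdots i_{p-1})=\tau_1(i_1\cdots i_{p-1})=\dots=\tau_p(\emptyset)=\tau_0(\emptyset).$$
The word $i_0\cdots i_{p-1}$ is nonempty of length at most $h$, so this contradicts (2) with $\omega=\emptyset$. $\square$

From now on $\mathcal T$ and $\prec$ are those of Lemma 5, with $q=|\mathcal T|$, and $X,K,\Omega,\mathcal A_t,G^*$ are as in Section 5. Three consequences will be used.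

* $\{t\}\in\mathcal A_t$ for each $t$, by (a) with $p=1$.
* Every nonempty $A\subseteq\mathcal T$ with $|A|\le h$ lies in $\mathcal A_t$ for some $t\in A$. Otherwise every element of $A$ has a $\prec$-successor in $A$; following successors, a vertex repeats within the first $|A|+1$ steps of the walk, which gives a closed walk of length at most $|A|\le h$, against (a).
* Being an edge of type $t$ depends only on the restrictions of the three points to $X_t$, since $X_A\subseteq X_t$ for $A\in\mathcal A_t$.

## 7. Every $h$ edges of $G^*$ are contained

**Lemma 6.** $G^*\in\mathcal L_h$.

*Proof.* Let $F\subseteq G^*$ have vertex set $S$ and at most $h$ edges. We show by induction on $|S|$ that $F$ is a subhypergraph of an iterated blowup on $S$. For $|S|\le1$ this is trivial. Let $|S|\ge2$. If $F$ has no edges, split $S$ into one vertex, the rest, and an empty part, and apply induction to the parts.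

Otherwise choose a type $t_e$ for each edge $e$ of $F$, and let $A=\{t_e:e\in E(F)\}$, so $1\le|A|\le h$. Choose $t\in A$ with $A\in\mathcal A_t$, and an edge $e$ with $t_e=t$. By (E2), $e$ is rainbow at some $x\in X_A$. Every edge $e'$ of $F$ has $x\in X_A\subseteq X_{t_{e'}}$, so by (E1) it is constant or rainbow at $x$. Partition $S$ by the value $u_x\in\mathbb F_3$. All three parts are nonempty because of $e$, so each is smaller than $S$. Every edge is transversal or inside a part. The restrictions of $F$ to the parts have at most $h$ edges, and induction applies to them. $\square$

One can see concretely why $G^*$ with $h=3$ contains no $K_4^-=\{123,124,134\}$. At the coordinate $x$ some edge is rainbow and the others are constant or rainbow. The vertex $1$ lies in all edges and $2,3,4$ play symmetric roles, so let $123$ be rainbow. Then $124$ is not constant at $x$, so it is rainbow, and $4$ has the same value as $3$. But then $134$ takes exactly two values, which is not allowed.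

## 8. Independent sets of $G^*$ are exponentially sparse

The obstruction in Lemma 4 was a small set $X_{t^*}$ that contained some $X_{A_t}$ with $A_t\in\mathcal A_t$ for every $t$. We first show that with Lemma 5 such a set must be nearly everything.

**Lemma 7 (covering).** Let $B\subseteq X$ be such that for every $t\in\mathcal T$ there is $A_t\in\mathcal A_t$ with $X_{A_t}\subseteq B$. Then $|B|>\frac34K$.

*Proof.* The plan is to find many pairwise disjoint sets $A_t$, so that the sets $X_{A_t}$ are independent events. Choose $t_1$ arbitrarily. Given $t_1,\dots,t_i$ with $i<k$, the set $A_{t_1}\cup\dots\cup A_{t_i}$ has at most $hi\le L$ elements, so by (b) there is $t_{i+1}$ with $t_{i+1}\prec s$ for all $s$ in it. Since $A_{t_{i+1}}\in\mathcal A_{t_{i+1}}$ contains no $s$ with $t_{i+1}\prec s$, it is disjoint from the earlier sets. So we get pairwise disjoint $A_{t_1},\dots,A_{t_k}$, each of size at most $h$.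

For a uniformly random $x\in X$ the values $x(t)$ are independent, so the events $x\in X_{A_{t_i}}$, which involve disjoint sets of types, are independent, with probabilities $r^{-|A_{t_i}|}\ge r^{-h}$. Hence
$$\frac{|X\setminus B|}{K}\le\prod_{i=1}^k\bigl(1-r^{-|A_{t_i}|}\bigr)\le(1-r^{-h})^{2r^h}\le e^{-2}<\frac14.\qquad\square$$

The support of $d\in\mathbb F_3^X$ is $\operatorname{supp}(d)=\{x:d_x\ne0\}$, and its weight is the size of its support. Lemma 7 says something about lines of large support. To apply the Ellenberg–Gijswijt bound we want a large subspace all of whose directions have large support, that is, a linear code.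

**Lemma 8 (a code).** There is a linear subspace $\Lambda\le\mathbb F_3^X$ with $|\Lambda|\ge(10/7)^K$ all of whose nonzero vectors have weight at least $K/4$.

*Proof.* Let $\Lambda$ be maximal among the subspaces whose nonzero vectors all have weight at least $K/4$ (the zero subspace is one). We claim that every coset of $\Lambda$ contains a vector of weight less than $K/4$. The coset $\Lambda$ contains $0$. If $z\notin\Lambda$ and every vector of $z+\Lambda$ has weight at least $K/4$, then so does every nonzero vector of $\Lambda\oplus\mathbb F_3z$, because its elements outside $\Lambda$ have the form $\pm(z+\lambda)$ with $\lambda\in\Lambda$. This contradicts maximality. So the number of cosets is at most the number of vectors of weight less than $K/4$. For $0<y\le1$ each $i<K/4$ satisfies $y^{i-K/4}\ge1$, so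
$$\frac{3^K}{|\Lambda|}\le\sum_{i<K/4}\binom Ki2^i\le y^{-K/4}\sum_{i=0}^{K}\binom Ki(2y)^i=y^{-K/4}(1+2y)^K .$$
With $y=1/6$ the right side is $\bigl(6^{1/4}\cdot\frac43\bigr)^K<2.1^K$, since $6\cdot\frac{256}{81}<18.97<19.44<2.1^4$. Therefore $|\Lambda|\ge(3/2.1)^K=(10/7)^K$. $\square$

**Lemma 9.** If $\mathcal W\subseteq\Omega$ is independent in $G^*$, then $|\mathcal W|\le C_0\,3^Ke^{-K/40}$.

*Proof.* **Step 1: lines in $\mathcal W$ have small support.** We show that if $z,z+d,z+2d\in\mathcal W$ with $d\ne0$, then $J=\operatorname{supp}(d)$ has $|J|<K/4$. This triple is rainbow on $J$ and constant off $J$, so (E1) holds for every $t$. As it is not an edge of any type, (E2) fails for every $t$: there is $A_t\in\mathcal A_t$ such that the triple is rainbow nowhere on $X_{A_t}$, i.e. $X_{A_t}\subseteq X\setminus J$. By Lemma 7, $|X\setminus J|>\frac34K$.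

**Step 2: cutting $\mathcal W$ into line-free pieces.** We show that $\mathcal W$ is line-free in each coset of the code $\Lambda$ of Lemma 8. The difference $d$ of two distinct points of a coset of $\Lambda$ is in $\Lambda\setminus\{0\}$, so it has weight at least $K/4$. By Step 1, no coset contains a line $z,z+d,z+2d$ lying in $\mathcal W$. Let $k_0=\dim\Lambda$. Choose $z_0$ in the coset and a linear isomorphism $\varphi:\mathbb F_3^{k_0}\to\Lambda$, and identify $y\in\mathbb F_3^{k_0}$ with $z_0+\varphi(y)$. Since $3z_0=0$, three points of the coset sum to $0$ exactly when their preimages do, and by Section 4 three distinct points with sum $0$ are the same as a line. So $\mathcal W$ meets each coset in at most $C_0\,2.756^{k_0}$ points.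

**Step 3: summing up.** It remains to add over the $3^{K-k_0}$ cosets. We get
$$|\mathcal W|\le C_03^K\Bigl(\frac{2.756}{3}\Bigr)^{k_0}=C_03^K(3^{k_0})^{-\beta}\le C_03^K\Bigl(\frac{10}7\Bigr)^{-\beta K},\qquad\beta=\frac{\ln(3/2.756)}{\ln3}.$$
With $u=0.244/2.756>0.0885$, we have $\ln(3/2.756)=\ln(1+u)\ge\ln(1.0885)\ge0.0885-\frac12(0.0885)^2>0.0845$. Since $\ln3<1.0987$, this gives $\beta>0.076$. As $\ln(10/7)>0.356$ and $0.076\cdot0.356>0.027>1/40$, the claim follows. $\square$

## 9. Few closures, and a random subset

Lemma 9 bounds $\alpha(G^*)$ by $|\Omega|$ to a fixed power below one, which is far from enough. But it holds for *every* independent set, and we now show that all independent sets lie inside a small family of them, because each type sees only one $r$-th of the coordinates. A random subset of $\Omega$ then does the rest.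

For $t\in\mathcal T$ let $\pi_t:\Omega\to\mathbb F_3^{X_t}$ be restriction to $X_t$. For an independent set $U$ of $G^*$ define its closure
$$\mathcal W(U)=\{z\in\Omega:\ \pi_t(z)\in\pi_t(U)\text{ for all }t\in\mathcal T\}\supseteq U .$$

**Lemma 10.** Each $\mathcal W(U)$ is independent in $G^*$, and there are at most $2^s$ different sets $\mathcal W(U)$, where $s=q\,3^{K/r}$.

*Proof.* Suppose $\{z_1,z_2,z_3\}\subseteq\mathcal W(U)$ is an edge of type $t$. Choose $u_i\in U$ with $\pi_t(u_i)=\pi_t(z_i)$. By (E2) with $A=\{t\}\in\mathcal A_t$, the triple is rainbow at some $x\in X_t$, so the $\pi_t(z_i)$ are distinct and hence the $u_i$ are distinct. Being an edge of type $t$ depends only on the restrictions to $X_t$, so $\{u_1,u_2,u_3\}$ is an edge inside $U$, a contradiction. For the count, $\mathcal W(U)$ is determined by the sets $\pi_t(U)\subseteq\mathbb F_3^{X_t}$, $t\in\mathcal T$. For each $t$ there are $2^{3^{K/r}}$ subsets of $\mathbb F_3^{X_t}$, and there are $q$ types. $\square$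

**Proposition 11.** For every $h$ and all $r$ exceeding an absolute constant there is $G_r\in\mathcal L_h$ with exactly $N_r=\lceil e^{K/80}\rceil$ vertices and $\alpha(G_r)\le N_r^{168/r}$. Moreover $N_r\to\infty$ as $r\to\infty$.

*Proof.* **Step 1: no closure survives in a sparse sample.** The purpose is to make all independent sets small at once. Put
$$M=C_03^Ke^{-K/40},\qquad p=\frac1M=\frac{e^{K/40}}{C_03^K}\le1,$$
and let $V\subseteq\Omega$ contain each point independently with probability $p$. By Lemmas 9 and 10 there are at most $2^s$ closures, each of size at most $M$. Here $K/r=r^{q-1}\ge3$ is an integer, so $s$ is an integer with $s\ge2\cdot27=54$. For a fixed closure of size $w\le M$, the probability that at least $s$ of its points are in $V$ is at most $\binom ws p^s\le(ewp/s)^s\le(epM/s)^s=(e/s)^s$. So the probability that some closure has at least $s$ points in $V$ is at most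
$$2^s\Bigl(\frac es\Bigr)^s=\Bigl(\frac{2e}s\Bigr)^s<\frac14 .$$
If this does not happen, every independent set $U\subseteq V$ of $G^*$ satisfies $|U|\le|V\cap\mathcal W(U)|<s$.

**Step 2: the sample is large.** We need $V$ to keep exponentially many points. Let $\mu=\mathbb E|V|=3^Kp=e^{K/40}/C_0$. The variance of $|V|$ is at most $\mu$, so by Chebyshev $|V|<\mu/2$ has probability at most $4/\mu<\frac12$ once $\mu>8$. Since $K=r^q\ge r$, for all $r$ exceeding an absolute constant we have $\mu>8$ and $e^{K/80}\ge2C_0$. Then with probability at least $\frac14$ both
$$|V|\ge\frac{e^{K/40}}{2C_0}\ge e^{K/80}\qquad\text{and}\qquad\alpha(G^*[V])<s=q\,3^{K/r}$$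
hold. Fix such a $V$, keep exactly $N_r=\lceil e^{K/80}\rceil$ of its vertices, and let $G_r$ be the 3-graph that $G^*$ induces on them. It lies in $\mathcal L_h$ by Lemma 6, because $\mathcal L_h$ is closed under taking induced subhypergraphs.

**Step 3: comparing exponents.** Finally we compare $s$ with $N_r$. As $q\ge2$ and $r\ge3$, we have $\ln q\le q\le r^{q-1}=K/r$. Hence
$$\ln\alpha(G_r)\le\ln q+\frac Kr\ln3\le\frac Kr(1+\ln3)\le\frac{2.1K}r\le\frac{168}r\ln N_r,$$
using $K\le80\ln N_r$. And $N_r\ge e^{K/80}\ge e^{r/80}\to\infty$. $\square$

*Proof of Theorem 1, part 2.* Let $H$ be non-contained, $h=|E(H)|\ge1$ and $c>0$. For all large $r>168/c$ the 3-graph $G_r$ of Proposition 11 for this $h$ is $H$-free, since it is in $\mathcal L_h$. So $f_H(N_r)\le\alpha(G_r)\le N_r^{168/r}<N_r^c$. As $N_r\to\infty$, this happens for infinitely many $n$, and $f_H$ is not $\mathrm{poly}(n)$. $\square$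

With part 1 from Section 3, the conjecture is proved for every $H$ with at least one edge.

## 10. Products, and a bound for every $n$

The sizes $N_r$ are very sparse. To reach all $n$ with one fixed exponent we take powers of $G_r$ under a product that preserves $\mathcal L_h$.

**Definition (product).** For 3-graphs $G_1,G_2$ on $V_1,V_2$ let $G_1[G_2]$ have vertex set $V_1\times V_2$. Its edges are the triples whose first coordinates form an edge of $G_1$ (first kind), and the triples with equal first coordinates whose second coordinates form an edge of $G_2$ (second kind).

For example, if $G_1$ is a single edge on three vertices, then $G_1[T_{d-1}]=T_d$.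

**Lemma 12.** (i) $\alpha(G_1[G_2])\le\alpha(G_1)\alpha(G_2)$. (ii) If $G_1,G_2\in\mathcal L_h$, then $G_1[G_2]\in\mathcal L_h$.

*Proof.* (i) Let $U$ be independent in $G_1[G_2]$. Its projection to $V_1$ is independent in $G_1$: three points of the projection that form an edge lift to three points of $U$ forming an edge of the first kind. Each fibre of $U$ is independent in $G_2$. So $|U|\le\alpha(G_1)\alpha(G_2)$.

(ii) **Step 1: substituting into an iterated blowup.** We show that iterated blowups can be nested. Let $B$ be an iterated blowup on a nonempty $P$, and for $v\in P$ let $B_v$ be an iterated blowup on a nonempty set $S_v$, these sets being disjoint. Let $S=\bigcup_vS_v$, and take as edges all triples in $S$ meeting three different sets $S_u,S_v,S_w$ with $uvw\in E(B)$, and all edges of the $B_v$. Then this 3-graph is an iterated blowup on $S$. Use induction on $|P|$. If $|P|=1$ it is $B_v$. If $|P|\ge2$, let $P_1,P_2,P_3$ be the top partition of $B$ and let $S^i=\bigcup_{v\in P_i}S_v$. Since $P_i\ne P$ and all $S_v$ are nonempty, each $S^i$ is smaller than $S$. A triple of $S$ that is transversal for $S^1,S^2,S^3$ lies over a transversal triple of $P$, so it is an edge. Every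 other edge of $B$ lies inside some $P_i$, so every other edge of our 3-graph lies inside some $S^i$. Inside a nonempty $S^i$ we have the same construction over $P_i$, which is an iterated blowup by induction.

**Step 2: applying this to a small subhypergraph.** Let $F\subseteq G_1[G_2]$ have at most $h$ edges and vertex set $S$, which we may take nonempty. Let $P$ be the projection of $S$ to $V_1$ and $S_v\ne\emptyset$ the fibre of $S$ over $v\in P$. The edges of $F$ of the first kind project to at most $h$ edges of $G_1$ on $P$. As $G_1\in\mathcal L_h$, Lemma 1 puts these in an iterated blowup $B$ on $P$. The edges of $F$ inside $S_v$ form a subhypergraph of a copy of $G_2$ with at most $h$ edges, so by Lemma 1 they lie in an iterated blowup $B_v$ on $S_v$. By Step 1, $F$ is a subhypergraph of an iterated blowup on $S$. $\square$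

*Proof of Theorem 2.* **Step 1: all $n\ge N_r$.** Here we pass from the sizes $N_r$ to every $n$. Let $g_h(n)$ be the minimum of $\alpha(G)$ over $n$-vertex $G\in\mathcal L_h$. It is nondecreasing: an induced subhypergraph of a member of $\mathcal L_h$ is in $\mathcal L_h$, and its independence number is no larger. Let $r$ be large enough for Proposition 11 and $n\ge N_r$. Since $n\ge N_r\ge2$, there is $j\ge1$ with $N_r^{j-1}<n\le N_r^j$. By Lemma 12 the $j$-fold product of $G_r$ is in $\mathcal L_h$, has $N_r^j$ vertices, and has independence number at most $\alpha(G_r)^j$. So
$$g_h(n)\le\alpha(G_r)^j\le\bigl(N_r^j\bigr)^{168/r}\le(nN_r)^{168/r}\le n^{336/r}. \tag{4}$$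

**Step 2: how large $N_r$ is.** To choose $r$ as a function of $n$ we bound $N_r$ from above. For fixed $h$ and all large $r$ the following hold.

* $N_0=\sum_{j\le h}L^j\le2L^h=2(2hr^h)^h\le r^{h^2+1}$.
* $q\le N_0^{N_0}=\exp(N_0\ln N_0)\le\exp\bigl(r^{h^2+1}(h^2+1)\ln r\bigr)\le\exp(r^{h^2+2})$, since $\mathcal T$ consists of maps from an $N_0$-set to an $N_0$-set.
* $K=r^q=\exp(q\ln r)\le\exp\bigl(\exp(r^{h^2+2})\ln r\bigr)\le\exp\exp(r^{h^2+3})$.
* $N_r=\lceil e^{K/80}\rceil\le e^K\le\exp\exp\exp(r^{h^2+3})$.

**Step 3: the rate.** Now we optimize. For $n$ large put $r=\lfloor(\ln\ln\ln n)^{1/(h^2+3)}\rfloor$. It tends to infinity with $n$, and $\exp\exp\exp(r^{h^2+3})\le n$, so $N_r\le n$ and (4) applies. As $r\ge\frac12(\ln\ln\ln n)^{1/(h^2+3)}$, we get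
$$g_h(n)\le n^{336/r}\le n^{C_h(\log\log\log n)^{-1/(h^2+3)}}$$
with $C_h=672$. A $G\in\mathcal L_h$ on $n$ vertices attaining $g_h(n)$ is the 3-graph required. It is $H$-free for all non-contained $H$ with at most $h$ edges at once, as noted before the theorem. In particular $f_H(n)\le g_h(n)=n^{o(1)}$ for each such $H$. The statement on contained $G$ is Lemma 2. $\square$

The same bound holds for any finite family of non-contained 3-graphs: let $h$ be the largest number of edges in the family. It fails for the family of *all* non-contained 3-graphs. A 3-graph that is free of all of them is itself contained (otherwise it would be one of those forbidden), so by Lemma 2 it has an independent set of size at least $n^{\log_32}$. Forbidding all non-contained 3-graphs at once therefore forces polynomially large independent sets, while forbidding only those with at most $h$ edges, for any fixed $h$, allows $\alpha=n^{o(1)}$.
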